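# Cutting the fibers of a one-dimensional map by one function, over an infinite-dimensional base

## A first guess, tested on products and circle bundles

Throughout, a *compactum* is a nonempty compact metrizable space, $\mathbb I=[0,1]$, and all maps are continuous. For a map $f:X\to Y$ put $\dim f=\sup\{\dim f^{-1}(y):y\in Y\}$, and call $f$ *$k$-dimensional* if $\dim f\le k$. For $f:X\to Y$ and $g:X\to\mathbb I^k$ let $(f\times g)(x)=(f(x),g(x))\in Y\times\mathbb I^k$.

Suppose all fibers of $f:X\to Y$ have dimension at most $k$. Can one choose $k$ real functions on $X$, all at once, that cut every fiber down to dimension $0$? Precisely: for compacta $X,Y$ and a $k$-dimensional $f$, is there $g:X\to\mathbb I^k$ with $\dim(f\times g)=0$? Pasynkov stated that the answer is yes if $Y$ is finite-dimensional. Sternfeld proved, with no assumption on $\dim Y$, that there is $g:X\to\mathbb I^k$ with $\dim (f\times g)=1$ (this is how the result is stated in our source). The first guess is that the assumption on $Y$ can simply be dropped. We test this guess.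

**Case $k=0$.** Here $\mathbb I^0$ is a point, $g$ is constant, and $\dim(f\times g)=\dim f\le 0$. The guess is right.

**Products.** Let $X=Y\times K$ with $\dim K\le k$, and let $f$ be the projection to $Y$. If $K$ is a finite graph and $k=1$, give the vertices distinct values in $\mathbb I$ and extend linearly over the edges. The resulting $\psi:K\to\mathbb I$ has finite fibers. In general, a classical theorem of Hurewicz gives $\psi:K\to\mathbb I^k$ with zero-dimensional fibers. Put $g(y,x)=\psi(x)$. The fibers of $f\times g$ are the sets $\{y\}\times\psi^{-1}(s)$, so the guess is right for every $Y$, of any dimension. Taking $Y$ to be a point, we see that each single fiber is harmless.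

**Circle bundles.** Let $f:X\to Y$ be a principal $S^1$-bundle over any compactum. Take a finite open cover $O_1,\dots,O_m$ of $Y$, equivariant trivializations $\tau_i:f^{-1}(O_i)\to S^1$, and a partition of unity $(\lambda_i)$ subordinate to the cover. Put
$$g(x)=\sum_{i=1}^m\lambda_i(f(x))\,\mathrm{Re}\big(\tau_i(x)^i\big),$$
where a term is $0$ if $\lambda_i(f(x))=0$. On the fiber through $x_0$, over $y$, we get $g(x_0\zeta)=\sum_i\lambda_i(y)\,\mathrm{Re}(\tau_i(x_0)^i\zeta^i)$. This is a real trigonometric polynomial in $\zeta$. It is not constant, since different $i$ contribute different frequencies and some $\lambda_i(y)>0$. So it takes each value at most $2m$ times. After rescaling $g$ into $\mathbb I$, the fibers of $f\times g$ are finite. The guess is right again.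

**The natural proof, and where it stops.** Let $k=1$. Given $y_0$, choose $g_0:f^{-1}(y_0)\to\mathbb I$ with zero-dimensional fibers and extend it to $g:X\to\mathbb I$ by Tietze's theorem. For each $\epsilon>0$ there is a neighborhood $O$ of $y_0$ such that every continuum in a fiber of $f\times g$ over $O\times\mathbb I$ has diameter $<\epsilon$. Otherwise there would be such continua $T_i$ over $y_i\to y_0$ with diameters $\ge\epsilon$. A Hausdorff limit of a subsequence would be a continuum of diameter $\ge\epsilon$ in a fiber of $g_0$, which is impossible. So, up to $\epsilon$, the problem can be solved locally over $Y$. Moreover, the set $W_\epsilon$ of all $g\in C(X,\mathbb I)$ such that every continuum in a fiber of $f\times g$ has diameter $<\epsilon$ is open, by the same limit argument. If all $W_\epsilon$ were dense, Baire's theorem would give a $g$ in all of them. For this $g$ the fibers of $f\times g$ have only one-point components, so they have dimension $0$.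

What remains is to glue local solutions, and here the argument stops. On $X=\mathbb I\times \mathbb I\to\mathbb I=Y$, $(y,x)\mapsto y$, the functions $g_1=x$ and $g_2=1-x$ are both good. But $(1-y)g_1+yg_2$ is constant on the fiber $y=\frac12$. The circle bundles had frequencies to keep local solutions apart; a general fiber has nothing of the kind. The failure to glue turns out to be real.

**Theorem A.** There are a compactum $X$, a map $f:X\to Y$ onto the Hilbert cube $Y$ with $\dim f^{-1}(y)\le1$ for all $y$, and a map $p:X\to B$ to the closed unit disc such that: for every compactum $L$ with $\dim L\le 1$ (e.g. $L=\mathbb I$) and every map $g:X\to L$ there is a continuum $T$ in a fiber of $f$ with $g|T$ constant and $\operatorname{diam}p(T)\ge1$. In particular $\dim(f\times g)\ge1$ for every $g:X\to\mathbb I$.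

So the guess holds for $k=0$ and fails for $k=1$. By uniform continuity of $p$, the open set $W_\epsilon$ is even empty for some $\epsilon>0$. No claim is made about $k\ge2$; the failure at $k=1$ refutes the statement "for all $k$".

**Definition.** A *partition* between disjoint closed sets $A,B'\subset Y$ is a closed set $L$ such that $Y\setminus L$ is the union of two disjoint open sets, one containing $A$ and the other $B'$. A compactum $Y$ is *strongly infinite-dimensional* if there are pairs $(A_i,B_i)_{i\ge1}$ of disjoint closed sets in $Y$ such that $\bigcap_iL_i\ne\emptyset$ whenever each $L_i$ is a partition between $A_i$ and $B_i$.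

**Theorem B.** The same holds over every strongly infinite-dimensional compactum $Y$: there are a compactum $X$, a surjective $1$-dimensional map $f:X\to Y$ and $p:X\to B$ with the property of Theorem A.

*Example.* The Hilbert cube $\mathbb I^\infty$ is strongly infinite-dimensional, with opposite faces $A_i=\{x_i=0\}$, $B_i=\{x_i=1\}$. Indeed, let $L_i$ be partitions with $\bigcap_i L_i=\emptyset$. By compactness $\bigcap_{i\le m}L_i=\emptyset$ for some $m$. Since the cube is connected, $L_i\neq\emptyset$. Write the complement of $L_i$ as $U_i\sqcup V_i$ with $A_i\subset U_i$, $B_i\subset V_i$, and put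
$$\gamma_i=\tfrac12-\tfrac12\tfrac{d(\cdot,L_i)}{d(\cdot,L_i)+d(\cdot,A_i)}\ \text{ on }U_i\cup L_i,\qquad \gamma_i=\tfrac12+\tfrac12\tfrac{d(\cdot,L_i)}{d(\cdot,L_i)+d(\cdot,B_i)}\ \text{ on }V_i\cup L_i .$$
Then $\gamma_i$ is $0$ on $A_i$, $1$ on $B_i$, and $\frac12$ exactly on $L_i$. On a slice $\mathbb I^m\times\{pt\}$ the map $(\gamma_1,\dots,\gamma_m)$ misses the center of $\mathbb I^m$. Following it by radial projection we get $\mathbb I^m\to\partial\mathbb I^m$ sending each face $x_i=0$, $x_i=1$ into itself. On $\partial \mathbb I^m$ it is homotopic in $\partial\mathbb I^m$ to the identity, linearly in each face. By homotopy extension the identity of $\partial\mathbb I^m$ would extend over $\mathbb I^m$, which contradicts the no-retraction theorem.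

## Standard facts on extension, factorization and bundles

A *graph* is a finite simplicial complex of dimension $\le1$. The letter $\Gamma$, with or without indices, always denotes a *connected* graph, and $S^1$ is regarded as one. We use the following textbook facts.

1. **Extension criterion.** A compactum $K$ has $\dim K\le n$ if and only if every map from a closed subset of $K$ to $S^n$ extends over $K$. A nondegenerate continuum has dimension $\ge 1$.
2. **Hurewicz's dimension-lowering theorem.** A map $Z\to L$ of compacta with zero-dimensional fibers gives $\dim Z\le\dim L$.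
3. **ANRs.** Graphs, and compact polyhedra in general, are ANRs: a map from a closed subset of a metrizable space to $\Gamma$ extends over a neighborhood. Sufficiently close maps into a given compact polyhedron are homotopic.
4. **Borsuk's homotopy extension theorem.** If $A$ is closed in a compactum $X$, $P$ is a compact polyhedron and $h:X\to P$, then every homotopy of $h|A$ in $P$ extends to a homotopy of $h$. So whether a map $A\to P$ extends over $X$ depends only on its homotopy class.
5. **Monotone–light factorization.** Every map of compacta factors as $X\xrightarrow{q}Z\to W$, where $Z$ is a compactum, $q$ is onto with connected fibers, and $Z\to W$ is *light* (all fibers have dimension $\leq 0$). The fibers of $q$ are the components of the fibers of $X\to W$. *Example:* let $[0,3]\to\mathbb I$ rise linearly on $[0,1]$, be constant on $[1,2]$ and fall linearly on $[2,3]$. Then $q$ collapses $[1,2]$, $Z$ is an arc, and $Z\to \mathbb I$ has fibers with one or two points.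
6. **Closed maps.** If $b:\hat A\to A$ is a map of compacta, every neighborhood of $b^{-1}(a)$ contains $b^{-1}(O)$ for some open $O\ni a$.
7. **Hausdorff limits.** A sequence of continua in a compactum has a subsequence converging in the Hausdorff metric, and the limit is a continuum.
8. **Free groups.** $\pi_1(\Gamma)$ is free; a nontrivial abelian subgroup of a free group is infinite cyclic.
9. **Bundles.** For the discrete group $F=\pi_1(\Gamma)$, the universal cover $\tilde\Gamma\to\Gamma$ is a principal $F$-bundle with contractible total space (a tree), hence universal (Dold, *Partitions of unity in the theory of fibrations*, 1963). So for compact metrizable $A$, $h\mapsto h^*\tilde\Gamma$ induces a bijection from the set $[A,\Gamma]$ of free homotopy classes to the isomorphism classes of principal $F$-bundles over $A$.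
10. **Hardt's theorem** (Bochnak–Coste–Roy, *Real Algebraic Geometry*, Thm 9.3.2). A set in $\mathbb R^m$ is *semialgebraic* if it is a finite union of sets given by finitely many polynomial equations and strict inequalities; a map is semialgebraic if its graph is. Semialgebraic sets have finitely many components. If $f:S\to T$ is a continuous semialgebraic map, then $T$ is a finite disjoint union of semialgebraic sets $D_l$ such that $f$ over $D_l$ is homeomorphic, over $D_l$, to a projection $D_l\times F_l\to D_l$ with $F_l$ semialgebraic. *Example:* for $S=\{(s,t)\in[-1,1]\times[0,1]:s^2=t\}$ and $f(s,t)=t$ we may take $D_1=\{0\}$, with $F_1$ a point, and $D_2=(0,1]$, with $F_2$ two points.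

**Definition.** For a product of simplices $Y_M=\prod_{N\le M}\Delta^{r_N}$, where $\Delta^r=\{t\in[0,1]^{r+1}:\sum t_j=1\}$ has vertices $\varepsilon_0,\dots,\varepsilon_r$, let $\partial Y_M$ be the set of points with some coordinate $t^N_j=0$; it is the boundary sphere of the cell $Y_M$. A map $\alpha_M:Y\to Y_M$ is *essential* if no map $Y\to\partial Y_M$ agrees with $\alpha_M$ on $\alpha_M^{-1}(\partial Y_M)$. *Example:* the identity of $Y_M$ is essential, since the cell does not retract onto its boundary.

## A disc whose center is replaced by a 3-sphere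

The criterion (fact 1) tells us how to make a space one-dimensional: make every map to $S^1$ on a closed subset extend. If $\Phi:K\to\mathbb C$ is given, $\Phi/|\Phi|$ is defined off the zeros of $\Phi$. If we replace $K$ by $\{(k,\zeta)\in K\times S^1:|\Phi(k)|\zeta=\Phi(k)\}$, each zero becomes a circle and $\zeta$ extends $\Phi/|\Phi|$ everywhere. Repeating this for a dense sequence of functions $\Phi$ makes the limit one-dimensional. But with no parameter space this does not help us: over a one-point $Y$ a good $g$ always exists. The parameters must enter the blow-up. Here is the smallest case, with $\Phi(z)=z$ on the disc: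
$$X_1=\{(z,w)\in B\times S^3:\ |z|w_j=|w_j|z,\ j=0,1\},\qquad f_1(z,w)=(|w_0|^2,|w_1|^2)\in\Delta^1 .$$
Here $S^3\subset\mathbb C^2$. If $z\neq0$, then $w_j=|w_j|z/|z|$, so the point is determined by $z$ and $t=f_1(z,w)$. If $z=0$, then $w\in S^3$ is arbitrary. The fiber over $t$ with $t_0,t_1>0$ is therefore a torus, lying over $z=0$, together with a half-open annulus whose closure meets the torus in the diagonal circle $w=(\sqrt{t_0}\zeta,\sqrt{t_1}\zeta)$. Over $t=(1,0)$ the torus shrinks to a circle, and the fiber is the annulus $\{(z,(\zeta,0)):|z|\zeta=z\}$.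

*On each fiber the boundary angle extends.* Where $t_j>0$, the map $w_j/|w_j|$ to $S^1$ is defined on the fiber over $t$ and equals $z$ for $|z|=1$.

*On all of $X_1$ it does not.* Suppose $h:X_1\to S^1$ and $h=z$ for $|z|=1$. Consider the tori
$$\phi_t(x_0,x_1)=(0,(\sqrt{t_0}x_0,\sqrt{t_1}x_1)),\qquad x_0,x_1\in S^1 .$$
Let $(m_0,m_1)\in\mathbb Z^2$ be the degrees of $h\phi_t$ in $x_0$ and $x_1$. They do not depend on $t$. At $t=(1,0)$ the map $\phi_t$ does not depend on $x_1$, so $m_1=0$; at $t=(0,1)$ likewise $m_0=0$. But the diagonal circle moves, through $\zeta\mapsto(s\zeta,(\sqrt{t_0}\zeta,\sqrt{t_1}\zeta))$, $0\le s\le1$, to the circle $|z|=1$, on which $h$ has degree $1$. So $m_0+m_1=1$, a contradiction.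

Thus a map that winds along the diagonal must wind along some $e_j$, and only along those $e_j$ with $t_j>0$. The winding numbers form a *label* $v$ with $\sum_jv_j=1$ and $v_j\neq0\Rightarrow t_j>0$. If the labels are locally constant in the parameter, choosing some $j$ with $v_j\neq0$ pushes the parameter simplex toward vertices, which essentiality forbids.

There is one obstacle. The map $h$ will not be given globally; each fiber will have its own maps to graphs. In the example, over $t$ with $t_0,t_1>0$, both $w_0/|w_0|$ and $w_1/|w_1|$ exist, with labels $(1,0)$ and $(0,1)$. What makes labels well defined is that all the maps we use will factor through one *one-dimensional* quotient of the fiber. The pair $(w_0/|w_0|,w_1/|w_1|)$ maps the torus homeomorphically onto $S^1\times S^1$. Two maps coming from a one-dimensional space can, as a pair, be deformed into the $1$-skeleton of the product, and this will force their labels to agree (Step 5 below). The one-dimensional quotient will come from a hypothetical $g$.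

In general the zero set of $\Phi$ has several components in each fiber, each with its own label. If the zero set is cut into $n$ pieces, each piece picks one vertex. To conclude, we need a simplex with more than $n$ vertices. So the dimension of the simplex at a stage is chosen *after* the zero set of that stage has been cut up.

## The tower of blow-ups and its one-dimensional limit

Let $S^1\subset B\subset\mathbb C$, let $S^{2r+1}\subset\mathbb C^{r+1}$ be the unit sphere, and $\mathbb T^{r+1}=(S^1)^{r+1}$. We define inductively compact semialgebraic sets $X_N$, integers $r_N\ge1$ and semialgebraic maps $f_N:X_N\to Y_N=\prod_{i\le N}\Delta^{r_i}$, starting with $X_0=B$ and $Y_0$ a point.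

**Bookkeeping.** This ensures that every function is treated at some stage. Once $X_N$ is constructed, fix a countable dense set $\{P_{N,i}\}_{i\ge1}\subset C(X_N,\mathbb C)$ of restrictions of maps that are polynomial in the real and imaginary parts of the coordinates (Stone–Weierstrass). Fix a surjection $N\mapsto(a(N),i(N))$ of $\{1,2,\dots\}$ onto $\{0,1,\dots\}\times\{1,2,\dots\}$ with $a(N)\le N-1$: enumerate the finite diagonals $a+i=1,2,3,\dots$ successively. The diagonal $a+i=s$ has $s$ elements, all with $a\le s-1$, and its elements have numbers $N\ge s$.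

**Stage $N$.** Let $\Phi_N:X_{N-1}\to\mathbb C$ be $P_{a(N),i(N)}$ composed with the projection $X_{N-1}\to X_{a(N)}$, and let $\Sigma_N=\Phi_N^{-1}(0)$. Apply Hardt's theorem to $f_{N-1}|\Sigma_N$ to get sets $D_l$ and fibers $F_l$. The products of the $D_l$ with the components of the $F_l$ correspond to finitely many sets $G^N_1,\dots,G^N_{n_N}$ with union $\Sigma_N$ such that

* each $G^N_c\cap f_{N-1}^{-1}(t)$ is connected or empty (it is a copy of one component of $F_l$ if $t \in D_l$);
* there is a continuous section $\sigma^N_c:f_{N-1}(G^N_c)\to G^N_c$ of $f_{N-1}$ (fix a point of the component).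

If $\Sigma_N=\emptyset$, then $n_N=0$. Put $r_N=\max(1,n_N)$, so
$$n_N\le r_N, \tag{1}$$
and
$$X_N=\{(k,w)\in X_{N-1}\times S^{2r_N+1}:\ |\Phi_N(k)|\,w_j=|w_j|\,\Phi_N(k)\ \ (0\le j\le r_N)\}, \tag{2}$$
$$f_N(k,w)=\big(f_{N-1}(k),(|w_j|^2)_j\big).$$
If $\Phi_N(k)\ne0$, then $w_j=|w_j|\Phi_N(k)/|\Phi_N(k)|$; if $\Phi_N(k)=0$, then $w$ is arbitrary. The set $X_N$ is compact and semialgebraic, and $f_N$ is semialgebraic, so the induction goes on.

**The limit.** Let $\Pi=B\times\prod_{N\ge1}S^{2r_N+1}$,
$$X_\infty=\{(z,w^1,w^2,\dots)\in\Pi:(z,w^1,\dots,w^N)\in X_N\ \ \forall N\},\qquad f_\infty=(|w^N_j|^2)_{N,j}:X_\infty\to\mathcal Q=\prod_N\Delta^{r_N}.$$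
The space $X_\infty$ is compact, and $\mathcal Q$ is homeomorphic to the Hilbert cube, since all $r_N\ge1$. The map $f_\infty$ is onto: given any $z\in B$ and $t\in\mathcal Q$, put inductively $w^N_j=\sqrt{t^N_j}\,\zeta_N$ with $\zeta_N\in S^1$ and $|\Phi_N|\zeta_N=\Phi_N$, where $\Phi_N$ is evaluated at the point of $X_{N-1}$ already constructed. The same formula shows that each $f_N$ is onto, and that $z\in B$ can be prescribed in each fiber.

**The spaces over $Y$.** For a compactum $Y$ and a map $\alpha=(\alpha^N)_N:Y\to\mathcal Q$ put $\alpha_M=(\alpha^1,\dots,\alpha^M):Y\to Y_M$ and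
$$X=\{(y,x)\in Y\times X_\infty:f_\infty(x)=\alpha(y)\},\qquad f(y,x)=y,\qquad p(y,x)=z .$$
Then $X$ is a compactum and $f$ is onto.

**Choice of $\alpha$.** We need all $\alpha_M$ to be essential. For Theorem A take $Y=\mathcal Q$, $\alpha=\mathrm{id}$. If $\gamma:\mathcal Q\to\partial Y_M$ agreed with $\alpha_M$ on $\alpha_M^{-1}(\partial Y_M)$, its restriction to a slice $Y_M\times\{pt\}$ would be a retraction of the cell $Y_M$ onto its boundary, which is impossible.

For Theorem B let $(A_i,B_i)$ be as in the definition and choose $\beta_i:Y\to[0,1]$ with $A_i\subset\beta_i^{-1}(0)$, $B_i\subset\beta_i^{-1}(1)$. For every $m$, the map $\beta=(\beta_1,\dots,\beta_m):Y\to[0,1]^m$ is essential in the corresponding sense. Indeed, suppose $\gamma:Y\to\partial[0,1]^m$ agrees with $\beta$ on $\beta^{-1}(\partial[0,1]^m)$. For $i\le m$ this set contains $A_i\cup B_i$, so $\gamma_i=0$ on $A_i$ and $\gamma_i=1$ on $B_i$, and $L_i=\gamma_i^{-1}(1/2)$ is a partition between $A_i$ and $B_i$. As $(1/2,\dots,1/2)\notin\partial[0,1]^m$, we have $\bigcap_{i\le m}L_i=\emptyset$. Adding the partitions $L_i=\beta_i^{-1}(1/2)$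 for $i>m$ contradicts strong infinite-dimensionality. Now group the coordinates $\beta_1,\beta_2,\dots$ in successive blocks of lengths $r_1,r_2,\dots$ and use homeomorphisms $[0,1]^{r_N}\cong\Delta^{r_N}$. Their finite products carry boundary to boundary, so the resulting $\alpha$ has all $\alpha_M$ essential.

*Remark.* If $\dim Y<\infty$, such an $\alpha$ does not exist. The sphere $\partial Y_M$ has dimension $\sum_{N\le M}r_N-1\ge M-1$. So for $M-1\ge\dim Y$ every map from a closed subset of $Y$ to $\partial Y_M$ extends over $Y$ by fact 1, and $\alpha_M$ is not essential.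

**Lemma 1.** $\dim f^{-1}(y)\le1$ for every $y\in Y$.

*Proof.* The fiber $f^{-1}(y)$ is homeomorphic to $K=f_\infty^{-1}(\alpha(y))$. By fact 1 it suffices that every map $\varphi:C\to S^1$ on a closed $C\subset K$ extends over $K$. Extend $\varphi$ to $\Psi:X_\infty\to\mathbb C$. Polynomials in finitely many coordinates are dense in $C(X_\infty,\mathbb C)$, and each of them is approximated uniformly by some $P_{a,i}$ composed with the projection to $X_a$. As $(a,i)=(a(N),i(N))$ for some $N$, there is $N$ with $|\Phi_N-\Psi|<1/2$ on $X_\infty$, where $\Phi_N$ is composed with the projection to $X_{N-1}$.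

On $C$ we have $\Psi=\varphi$, of absolute value $1$. So the segment from $\varphi$ to $\Phi_N$ misses $0$; hence $\Phi_N\neq0$ and $\Phi_N/|\Phi_N|\simeq\varphi$ as maps $C\to S^1$. Choose $j$ with $\alpha^N_j(y)>0$; this is possible because $\sum_j\alpha^N_j(y)=1$. On $K$ we have $|w^N_j|^2=\alpha^N_j(y)>0$, so $w^N_j/|w^N_j|:K\to S^1$ is defined, and by (2) it equals $\Phi_N/|\Phi_N|$ wherever $\Phi_N\ne0$. Thus a map homotopic to $\varphi$ extends over $K$, and by Borsuk's theorem so does $\varphi$. $\square$

So $f$ is as required. It remains to show that every $g$ fails.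

## Pushing maps to graphs down along connected fibers

Given a map to a graph on stage $n$ of the tower, we want to move it to stage $n-1$. The following lemma says when this can be done, and that the result is unique.

**Lemma 2.** Let $b:\hat A\to A$ be a surjective map of compact metrizable spaces with connected fibers, and $\Gamma$ a connected graph.
(i) If $h:\hat A\to\Gamma$ is null-homotopic on each fiber of $b$, there is $h':A\to\Gamma$ with $h'b\simeq h$.
(ii) If $h_1',h_2':A\to\Gamma$ and $h_1'b\simeq h_2'b$, then $h_1'\simeq h_2'$.

*Proof.* By fact 9 we may work with principal $F$-bundles, $F=\pi_1(\Gamma)$. The map $b$ is closed. Hence for open $O\subset A$ the map $b^{-1}(O)\to O$ is a closed surjection, in particular a quotient map.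

(i) Let $\xi=h^*\tilde\Gamma$. First we show that $\xi$ is trivial over $b^{-1}(O)$ for some neighborhood $O$ of any given $a\in A$. Let $C=b^{-1}(a)$. As $h|C$ is homotopic to a constant, homotopy extension gives $h\simeq h_1$ with $h_1|C$ constant. Then $h_1$ sends a neighborhood of $C$ into a contractible open subset of $\Gamma$, so $\xi\cong h_1^*\tilde\Gamma$ is trivial over this neighborhood, which contains $b^{-1}(O)$ for some open $O\ni a$ (fact 6).

Cover $A$ by finitely many such sets $O_i$ and choose sections $s_i$ of $\xi$ over $b^{-1}(O_i)$. Write $s_j=s_ig_{ij}$ with $g_{ij}:b^{-1}(O_i\cap O_j)\to F$ locally constant. Each fiber of $b$ over $O_i\cap O_j$ lies entirely in $b^{-1}(O_i\cap O_j)$ and is connected, so $g_{ij}$ is constant on it. Hence $g_{ij}=g'_{ij}b$ for a function $g'_{ij}:O_i\cap O_j\to F$, continuous because $b$ is a quotient map over $O_i\cap O_j$. The cocycle identity for $g_{ij}$ gives that for $g_{ij}'$, since $b$ is onto. The cocycle $(g_{ij}')$ defines a principal $F$-bundle $\xi'$ over $A$ with $b^*\xi'\cong\xi$. Let $h':A\to\Gamma$ classify $\xi'$. Then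 $h'b$ classifies $b^*\xi'\cong\xi$, as $h$ does, so $h'b\simeq h$.

(ii) Let $\xi_i'=h_i'^*\tilde\Gamma$, and let $I=\mathrm{Iso}(\xi_1',\xi_2')\to A$ be the covering space whose fiber over $a$ is the discrete set of isomorphisms $(\xi_1')_a\to(\xi_2')_a$; over an open set where both bundles are trivial, $I$ is the product with $F$. Since $h_1'b\simeq h_2'b$, there is an isomorphism $b^*\xi_1'\cong b^*\xi_2'$, that is, a map $s:\hat A\to I$ over $b$. On a fiber $b^{-1}(a)$, which is connected, $s$ takes values in a discrete set, so it is constant there. So $s$ descends to a section of $I$ over $A$, continuous because $b$ is a quotient map. Thus $\xi_1'\cong\xi_2'$ and $h_1'\simeq h_2'$. $\square$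

## Finite stages: every map to a one-dimensional compactum has a large continuum in a fiber

For closed $A\subset Y$ and $n\ge0$ let
$$X^n_A=\{(x,y)\in X_n\times A:f_n(x)=\alpha_n(y)\},\qquad X^0_A=B\times A,$$
with $p:X^n_A\to B$ the $z$-coordinate. Write $X^n_y$ for $X^n_{\{y\}}$; it is nonempty since $f_n$ is onto.

**Proposition 3.** Let $M\ge1$ with $\alpha_M$ essential, $L$ a compactum with $\dim L\le1$ and $g:X^M_Y\to L$ a map. There are $y\in Y$ and a continuum $T\subset X^M_y$ with $g|T$ constant and $\operatorname{diam}p(T)\ge1$.

*Proof.* Suppose not. We shall extend $\alpha_M|\alpha_M^{-1}(\partial Y_M)$ to a map $Y\to\partial Y_M$.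

**Step 1 (one-dimensional quotients of the fibers).** The aim is to turn $g$ into a family of one-dimensional spaces. Let
$$X^M_Y\xrightarrow{\ q\ }Z\longrightarrow Y\times L$$
be the monotone–light factorization of $(x,y)\mapsto(y,g(x,y))$. Each $q^{-1}(\zeta)$ is a continuum in some $X^M_y$ on which $g$ is constant, so by our assumption $\operatorname{diam}p(q^{-1}(\zeta))<1$ for all $\zeta\in Z$. Let $Z_y=q(X^M_y)$, which is the fiber of $Z\to Y$ over $y$. It has a light map to $L$, so $\dim Z_y\le1$ by Hurewicz's theorem.

**Step 2 (blow-ups, descents, stages).** The aim is to set up the passage from $X^n$ to $X^{n-1}$. For $1\le n\le M$ and closed $A\subset Y$ let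
$$\hat X^n_A=\{(k,\zeta,y)\in X_{n-1}\times S^1\times A:\ f_{n-1}(k)=\alpha_{n-1}(y),\ |\Phi_n(k)|\zeta=\Phi_n(k)\},$$
$$b_n(k,\zeta,y)=(k,y)\in X^{n-1}_A,\qquad d_n(k,\zeta,y)=\big((k,(\sqrt{\alpha^n_j(y)}\,\zeta)_j),y\big)\in X^n_A .$$
The target of $d_n$ is correct: with $w_j=\sqrt{\alpha^n_j(y)}\,\zeta$ we have $|\Phi_n(k)|w_j=\sqrt{\alpha^n_j(y)}\,\Phi_n(k)=|w_j|\Phi_n(k)$ and $|w_j|^2=\alpha^n_j(y)$, hence also $\sum_j|w_j|^2=1$. The map $b_n$ is onto. Its fibers are points (if $\Phi_n(k)\ne0$) or circles (if $\Phi_n(k)=0$). Neither map changes the $z$-coordinate: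
$$p\,d_n=p\,b_n. \tag{3}$$

Call $h:X^n_A\to\Gamma$ *$n$-trivial* if $hd_n$ is null-homotopic on each of these circles. Then Lemma 2, applied to $b_n$ and $hd_n$, gives $h':X^{n-1}_A\to\Gamma$, unique up to homotopy, with $h'b_n\simeq hd_n$. We call $h'$ the *descent* of $h$. (In the toy example, a map on the fiber over $t$ is $1$-trivial if it is null-homotopic on the diagonal circle of the torus; its descent is a map on the disc.) We note four properties.

* Both $n$-triviality and the descent depend only on the homotopy class of $h$.
* If $A'\subset A$ is closed, restricting $h'b_n\simeq hd_n$ to $\hat X^n_{A'}$ shows that $h'|X^{n-1}_{A'}$ satisfies the defining relation of the descent of $h|X^n_{A'}$. By uniqueness, descents commute up to homotopy with restrictions.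
* If $a:\Gamma\to\Gamma'$ is a map, then $ah$ is $n$-trivial if $h$ is, and $ah'b_n\simeq ahd_n$. So descents commute up to homotopy with composition.
* Each circle lies over a single $y$. So $h$ is $n$-trivial if and only if all $h|X^n_y$, $y\in A$, are.

Now fix $y$. For a map $u:Z_y\to\Gamma$ to a connected graph put $h^M_u=uq:X^M_y\to\Gamma$. Say that $y$ *passes stage $M$* if $h^M_u$ is $M$-trivial for *all* pairs $(\Gamma,u)$. In this case let $h^{M-1}_u:X^{M-1}_y\to\Gamma$ be the descents. Say that $y$ passes stage $M-1$ if it passes stage $M$ and all $h^{M-1}_u$ are $(M-1)$-trivial, and so on down to stage $1$. If $y$ does not pass all stages, let $N(y)$ be the largest stage it does not pass. Then $h^n_u$ is defined for $N(y)\le n\le M$ and all $(\Gamma,u)$.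

**Step 3 (no $y$ passes all stages).** The aim is to show that $N(y)$ is always defined. If everything descended, the boundary angle would extend over the disc.

Let $\tilde D=\{x\in X^M_y:|p(x)|=1\}$. First we find a map $\theta: q(\tilde D)\to S^1$ with $\theta q\simeq p$ on $\tilde D$. Let $\zeta\in q(\tilde D)$. Since $q^{-1}(\zeta)$ is compact and $\operatorname{diam}p(q^{-1}(\zeta))<1$, some neighborhood of $q^{-1}(\zeta)$ has $p$-image of diameter $<1$. As $q$ is closed, $\zeta$ has an open neighborhood $O$ in $q(\tilde D)$ with $\operatorname{diam}p(q^{-1}(O)\cap\tilde D)<1$. Cover $q(\tilde D)$ by finitely many such nonempty sets $O_i$, choose $p_i\in p(q^{-1}(O_i)\cap\tilde D)$ and a subordinate partition of unity $(\lambda_i)$, and put $\hat\theta=\sum_i\lambda_ip_i$. For $x\in\tilde D$, $\lambda_i(q(x))>0$ implies $|p_i-p(x)|<1$. Hence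
$$|\hat\theta(q(x))-p(x)|<1=|p(x)|\qquad(x\in\tilde D).$$
So $\hat\theta$ has no zeros, $\theta=\hat\theta/|\hat\theta|:q(\tilde D)\to S^1$ is defined, and the linear homotopy from $\hat\theta q$ to $p$ misses $0$. This gives $\theta q\simeq p$ as maps $\tilde D\to S^1$. As $\dim Z_y\le1$, $\theta$ extends to a map $u:Z_y\to S^1$.

Suppose $y$ passes all stages, so that $h^n_u$ is defined for all $0\le n\le M$. Put $D^n=\{x\in X^n_y:|p(x)|=1\}$. We claim that $h^n_u|D^n\simeq p|D^n$ as maps to $S^1$ for $n=M,M-1,\dots,0$. For $n=M$ we have $D^M=\tilde D$ and $h^M_u=uq=\theta q\simeq p$ there. Suppose the claim holds for $n$. By (3), $d_n$ maps $b_n^{-1}(D^{n-1})$ into $D^n$. So on $b_n^{-1}(D^{n-1})$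
$$h^{n-1}_ub_n\simeq h^n_ud_n\simeq p\,d_n=p\,b_n .$$
Lemma 2(ii), for $b_n:b_n^{-1}(D^{n-1})\to D^{n-1}$, gives $h^{n-1}_u\simeq p$ on $D^{n-1}$. For $n=0$ we have $X^0_y=B\times\{y\}$, and $h^0_u:B\to S^1$ restricts on $\partial B$ to a map homotopic to the identity, which is impossible.

**Step 4 (labels).** The aim is to read off a rational vector at a stage that is not passed. Let $N=N(y)$ and $r=r_N$. For $k\in\Sigma_N$ with $f_{N-1}(k)=\alpha_{N-1}(y)$ define
$$\phi_{k,y}:\mathbb T^{r+1}\to X^N_y,\qquad\phi_{k,y}(x)=\big((k,(\sqrt{\alpha^N_j(y)}\,x_j)_j),y\big).$$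
This is legitimate because $\Phi_N(k)=0$. For $u:Z_y\to\Gamma$ the map $h^N_u\phi_{k,y}$ induces a homomorphism $\rho_u=\rho_{u,k}:\mathbb Z^{r+1}\to\pi_1(\Gamma)$, defined up to conjugacy. Let $\mathbf 1=(1,\dots,1)$. Since $\phi_{k,y}(\zeta,\dots,\zeta)=d_N(k,\zeta,y)$, the element $\rho_u(\mathbf 1)$ is represented by $h^N_ud_N$ on the circle $b_N^{-1}(k,y)$. As $y$ fails stage $N$ but passes all later stages, $\rho_{u,k}(\mathbf 1)\ne1$ for some $u$ and $k$.

Let $E$ be the set of pairs $(k,y)$ with $N(y)=N$, $k$ as above, and $\rho_{u,k}(\mathbf1)\neq1$ for some $u$; say that such $u$ *detects* $(k,y)$. (The set $E$ depends on $N$, which will be clear from the context.)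

Let $u$ detect $(k,y)$. The image of $\rho_u$ is a nontrivial abelian subgroup of a free group, hence infinite cyclic. So for each standard basis vector $e_j$ ($0\le j\le r$) there is a unique rational $v_j=a/b$ ($b\ne0$) with $\rho_u(e_j)^b=\rho_u(\mathbf1)^a$. In terms of an isomorphism of the image with $\mathbb Z$, $v_j$ is the quotient of the integers $\rho_u(e_j)$ and $\rho_u(\mathbf 1)\neq0$; conjugation does not change it. From $\sum_je_j=\mathbf1$ we get $\sum_jv_j=1$. If $\alpha^N_j(y)=0$, then $\phi_{k,y}$ does not depend on $x_j$, so $\rho_u(e_j)=1$ and $v_j=0$. With $v(k,y)=(v_j)\in\mathbb Q^{r+1}$ this reads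
$$\sum_jv_j(k,y)=1,\qquad v_j(k,y)\ne0\ \Rightarrow\ \alpha^N_j(y)>0. \tag{4}$$

**Step 5 (the label does not depend on $u$).** The aim is to justify the notation $v(k,y)$; here $\dim Z_y\le1$ is decisive. Let $u_i:Z_y\to\Gamma_i$, $i=1,2$, both detect $(k,y)$. Consider $(u_1,u_2):Z_y\to\Gamma_1\times\Gamma_2$, and let $\Gamma_3$ be the $1$-skeleton of the square complex $\Gamma_1\times\Gamma_2$; it is a connected graph. For a closed square $Q$, the preimage of $Q$ in $Z_y$ is closed, so it has dimension $\le1$. Hence the restriction of $(u_1,u_2)$ to the preimage of $\partial Q\cong S^1$ extends to a map of the preimage of $Q$ into $\partial Q$. The linear homotopy in $Q$ joins the original map to this one, rel the preimage of $\partial Q$. Different squares meet only in $\Gamma_3$, so doing this over all squares gives a homotopy from $(u_1,u_2)$ to a map $u_3:Z_y\to\Gamma_3$.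

Let $a_i:\Gamma_3\to\Gamma_i$ be the projections. Then $a_iu_3\simeq u_i$, so $a_ih^M_{u_3}\simeq h^M_{u_i}$. Since $y$ passes the stages after $N$ for all maps to graphs, including $u_3$, and descents commute with composition, $a_ih^N_{u_3}\simeq h^N_{u_i}$. So $\rho_{u_i}=(a_i)_*\rho_{u_3}$ up to conjugacy. As $\rho_{u_i}(\mathbf 1)\ne1$, also $\rho_{u_3}(\mathbf1)\neq1$, i.e. $u_3$ detects $(k,y)$. Let $\rho_{u_3}(e_j)^b=\rho_{u_3}(\mathbf1)^a$ with $b\neq0$. Applying $(a_i)_*$ we get $\rho_{u_i}(e_j)^b=\rho_{u_i}(\mathbf 1)^a$. Since $\rho_{u_i}(\mathbf1)$ has infinite order, $u_i$ gives the same $v_j=a/b$ as $u_3$. This holds for $i=1$ and $i=2$.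

**Step 6 (labels are locally constant).** The aim is to control $v(k,y)$ as $k$ and $y$ vary.

(a) *Fixed $y$, $N(y)=N$.* For fixed $u$, the homotopy class of $h^N_u\phi_{k,y}$ is locally constant in $k$, since $\phi_{k,y}$ depends continuously on $k$ in the uniform topology and close maps into $\Gamma$ are homotopic. The set $G^N_c\cap f_{N-1}^{-1}(\alpha_{N-1}(y))$ is connected or empty, so the class is constant on it. Therefore either no $k$ in this set satisfies $(k,y)\in E$, or all do, with the same $v(k,y)$.

(b) *Varying $y$.* Let $(k_i,y_i)\to(k_0,y_0)$, with $N(y_i)=N$, $k_i\in\Sigma_N$ and $f_{N-1}(k_i)=\alpha_{N-1}(y_i)$ for all $i\ge0$, and let $(k_0,y_0)\in E$. *Then for large $i$, $(k_i,y_i)\in E$ and $v(k_i,y_i)=v(k_0,y_0)$.*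

To see this, let $u:Z_{y_0}\to\Gamma$ detect $(k_0,y_0)$. As $\Gamma$ is an ANR, $u$ extends over a neighborhood of $Z_{y_0}$ in $Z$. The map $Z\to Y$ is closed, so this neighborhood contains the preimage of a neighborhood of $y_0$, hence all $Z_{y_i}$ with $i\ge i_0$ for some $i_0$. So $u$ extends to a map $\hat u$ to $\Gamma$ on the preimage in $Z$ of the compact set $A'=\{y_0\}\cup\{y_i:i\ge i_0\}$.

Let $h^M=\hat uq:X^M_{A'}\to\Gamma$. Its restriction to $X^M_y$, $y\in A'$, is $h^M_{\hat u|Z_y}$. All points of $A'$ pass stages $M,\dots,N+1$, and triviality is tested over each $y$ separately. So we can successively form descents $h^n:X^n_{A'}\to\Gamma$ for $n=M-1,\dots,N$, and since descents commute with restrictions, $h^n|X^n_y\simeq h^n_{\hat u|Z_y}$ for $y\in A'$. Now $\phi_{k_i,y_i}\to\phi_{k_0,y_0}$ uniformly as maps $\mathbb T^{r_N+1}\to X^N_{A'}$. So $h^N\phi_{k_i,y_i}\simeq h^N\phi_{k_0,y_0}$ for large $i$. Hence $\rho_{\hat u|Z_{y_i},k_i}=\rho_{u,k_0}$ up to conjugacy. So $\hat u|Z_{y_i}$ detects $(k_i,y_i)$, with the same label. This proves (b).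

**Step 7 (an open cover of $Y$ by choices of vertices).** The aim is to let each piece $G^N_c$ choose, near each point, at most one vertex $\varepsilon_j$ with $\alpha^N_j>0$. For $1\le N\le M$ and $1\le c\le n_N$ let $C^N_c$ be the set of $y$ with $N(y)=N$ such that $(k,y)\in E$ for some $k\in G^N_c$. By Step 3 each $y$ has some $N(y)=N$, and by Step 4 there is then $k\in\Sigma_N=\bigcup_cG^N_c$ with $(k,y)\in E$. So the sets $C^N_c$ cover $Y$.

For $y\in C^N_c$ the point $\alpha_{N-1}(y)$ lies in $f_{N-1}(G^N_c)$, so we may put
$$v_c(y)=v\big(\sigma^N_c(\alpha_{N-1}(y)),y\big),$$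
which is defined by 6(a). If $y_i\to y_0$ in $C^N_c$, then $\sigma^N_c(\alpha_{N-1}(y_i))\to\sigma^N_c(\alpha_{N-1}(y_0))$, so 6(b) gives $v_c(y_i)=v_c(y_0)$ for large $i$. Thus $v_c$ is locally constant on $C^N_c$. Put $j(y)=\min\{j:v_c(y)_j\ne0\}$, which exists by (4), and $C^N_{c,j}=\{y\in C^N_c:j(y)=j\}$. For fixed $(N,c)$ these sets are disjoint and relatively open in $C^N_c$, and $\alpha^N_j>0$ on $C^N_{c,j}$ by (4).

The sets $C^N_c$ need not be open or closed, so we enlarge. Let $d$ be a metric on $Y$ and $d(y,\emptyset)=\infty$. Put $O^N_{c,j}=\emptyset$ if $C^N_{c,j}=\emptyset$, and otherwise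
$$O^N_{c,j}=\{y\in Y:d(y,C^N_{c,j})<d(y,C^N_c\setminus C^N_{c,j})\}\cap\{\alpha^N_j>0\}.$$
These sets are open. They contain $C^N_{c,j}$, because $C^N_{c,j}$ is relatively open in $C^N_c$, so that each of its points has positive distance from $C^N_c\setminus C^N_{c,j}$. Hence they cover $Y$. For fixed $(N,c)$ they are disjoint for different $j$: if $y\in O^N_{c,j}\cap O^N_{c,j'}$ with $j\ne j'$, then
$$d(y,C^N_{c,j})<d(y,C^N_c\setminus C^N_{c,j})\le d(y,C^N_{c,j'})<d(y,C^N_c\setminus C^N_{c,j'})\le d(y,C^N_{c,j}),$$
a contradiction.

**Step 8 (pushing $Y$ into $\partial Y_M$).** The aim is to contradict essentiality. Let $(\lambda^N_{c,j})$ be a partition of unity on $Y$ with $\lambda^N_{c,j}=0$ off $O^N_{c,j}$, and let $s_N=\sum_{c,j}\lambda^N_{c,j}$, so $\sum_{N\le M}s_N=1$. Put $m_N=1/\max(s_N,1/M)$. This is continuous, $m_Ns_N\le1$, and $m_Ns_N=1$ where $s_N\ge1/M$. Define $\Xi=(\Xi_N):Y\to Y_M$ by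
$$\Xi_N(y)=(1-m_Ns_N)\,\alpha^N(y)+m_N\sum_{c,j}\lambda^N_{c,j}(y)\,\varepsilon_j\ \in\Delta^{r_N}. \tag{5}$$

*The deformation stays in the boundary.* Since $\lambda^N_{c,j}(y)>0$ implies $\alpha^N_j(y)>0$, every coordinate that vanishes for $\alpha^N(y)$ vanishes for $\Xi_N(y)$. So the homotopy $(1-s)\alpha_M+s\,\Xi$, $0\le s\le1$, maps $\alpha_M^{-1}(\partial Y_M)$ into $\partial Y_M$.

*The end of the deformation lies in the boundary.* For each $y$ some $s_N(y)\ge1/M$, since the sum of the $M$ numbers $s_N(y)$ is $1$. For this $N$ we have $m_Ns_N=1$, and the first term in (5) disappears. For each $c$ at most one $j$ has $\lambda^N_{c,j}(y)>0$, so $\Xi_N(y)$ is a convex combination of at most $n_N$ vertices. As $n_N\le r_N$ by (1) and $\Delta^{r_N}$ has $r_N+1$ vertices, some coordinate of $\Xi_N(y)$ vanishes. Hence $\Xi(Y)\subset\partial Y_M$.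

Thus on the closed set $\alpha_M^{-1}(\partial Y_M)$ the map $\alpha_M$ is homotopic, within the polyhedron $\partial Y_M$, to the restriction of $\Xi:Y\to\partial Y_M$. By Borsuk's homotopy extension theorem $\alpha_M|\alpha_M^{-1}(\partial Y_M)$ extends to a map $Y\to\partial Y_M$. This contradicts the essentiality of $\alpha_M$. $\square$

## From finite stages to the limit: proof of Theorems A and B

Take $Y,\alpha,X,f,p$ as constructed, with all $\alpha_M$ essential. The map $f$ is onto, and $\dim f\le1$ by Lemma 1. Let $L$ be a compactum with $\dim L\le1$ and $g:X\to L$ a map.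

**Case 1: $L$ is a graph (e.g. $\mathbb I$).** The aim is to extend $g$ to the finite stages and take a limit of the continua found there. As $L$ is an ANR and $X$ is closed in the compactum $Y\times\Pi$, $g$ extends to $G:U\to L$ with $U$ an open neighborhood of $X$ in $Y\times\Pi$. Fix points $*_N\in S^{2r_N+1}$ and embed $X^M_Y$ in $Y\times\Pi$ by
$$(x,y)\mapsto(y,x,*_{M+1},*_{M+2},\dots).$$
This preserves the $z$-coordinate, which we also denote by $p$ on $Y\times\Pi$.

Any limit point in $Y\times\Pi$ of points from these embedded sets with $M\to\infty$ lies in $X$. Indeed, for each $N$ the conditions $(z,w^1,\dots,w^N)\in X_N$ and $f_N(z,w^1,\dots,w^N)=\alpha_N(y)$ are closed, and they hold on the embedded $X^M_Y$ as soon as $M\ge N$. By compactness of $Y\times\Pi$ the embedded $X^M_Y$ lies in $U$ for all large $M$: otherwise points of these sets outside $U$, for infinitely many $M$, would have a limit point outside $U$, yet in $X$.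

For large $M$ apply Proposition 3 to $G|X^M_Y$. There is a continuum $T_M$ in the embedded $X^M_{y_M}$, for some $y_M \in Y$, with $G|T_M$ constant and $\operatorname{diam}p(T_M)\ge1$. Pass to a subsequence with $T_M\to T$ in the Hausdorff metric and $y_M\to y$. Then $T$ is a continuum, $T\subset X$, and $T\subset f^{-1}(y)$, because the $Y$-coordinate on $T_M$ is $y_M$. Also $\operatorname{diam}p(T)\ge1$ by continuity of $p$. Any two points of $T$ are limits of points $a_M,a_M'\in T_M$, and $G(a_M)=G(a_M')$. By continuity of $G$ on $U\supset T$, $g|T=G|T$ is constant.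

**Case 2: general $L$.** The aim is to reduce to graphs. As $\dim L\le1$, for each $i\ge1$ there is a map $\omega_i$ of $L$ to a graph with point-inverses of diameter $<1/i$: take the canonical map to the nerve of a finite open cover of order $\le2$ (each point in at most two members) and mesh $<1/i$. By Case 1 applied to $\omega_ig$, there is a continuum $T_i\subset f^{-1}(y_i)$ on which $\omega_ig$ is constant, so $\operatorname{diam}g(T_i)<1/i$, and $\operatorname{diam}p(T_i)\ge1$. A Hausdorff limit $T$ of a subsequence with $y_i\to y$ is a continuum in $f^{-1}(y)$ with $\operatorname{diam}p(T)\ge1$ and $\operatorname{diam} g(T)=0$, so $g|T$ is constant.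

**The interval.** For $L=\mathbb I$, the continuum $T$ is nondegenerate, because $\operatorname{diam}p(T)\ge1$, and it lies in one fiber of $f\times g$. Hence $\dim(f\times g)\ge1$ for every $g:X\to\mathbb I$, although $\dim f\le1$. With $Y=\mathcal Q$ this is Theorem A; with $Y$ any strongly infinite-dimensional compactum it is Theorem B. $\blacksquare$

Thus the statement "for all compacta $X,Y$, every $k\ge0$ and every $k$-dimensional $f:X\to Y$ there is $g:X\to\mathbb I^k$ with $\dim(f\times g)=0$" is false. It fails for $k=1$ over the Hilbert cube, and over every strongly infinite-dimensional compactum, even with $\mathbb I$ replaced by any compactum of dimension $\le1$.
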